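\title{Three projections whose polynomials all have finite spectrum}

\begin{abstract}
We construct three projections in a $C^*$-algebra that generate an infinite-dimensional algebra although every noncommutative polynomial in them has finite spectrum. The $C^*$-algebra that they generate can be taken to be simple. For two projections no such example exists. The construction is a tower of operator-valued Gram matrices in a product of matrix algebras; determinants of linear pencils are computed by Schur complements, and a dimension count makes each polynomial blind to all but finitely many levels of the tower. We also show that the hypothesis forces uniform algebraicity in each degree, and that the generated algebra is finite-dimensional exactly when it satisfies a polynomial identity.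
\end{abstract}

\section{Introduction}\label{sec:intro}

A \emph{projection} in a $C^*$-algebra is an element $p$ with $p=p^*=p^2$. Throughout, algebras are complex, a polynomial in several elements is a noncommutative polynomial with complex coefficients, the algebra \emph{generated} by a set is taken without closure, and spectra in a nonunital $C^*$-algebra are computed in the unitization. The following question is posed in \cite{Question}.

\begin{quote}
\emph{Let $p_1,p_2,p_3$ be projections in a $C^*$-algebra such that every polynomial in $p_1,p_2,p_3$ has finite spectrum. Is the algebra generated by $p_1,p_2,p_3$ finite-dimensional?}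
\end{quote}

It does not matter whether constant terms are allowed: a constant only translates the spectrum, and adjoining a unit raises the dimension by at most one. We show that the answer is no. It is worth seeing first why one would expect the opposite.

If the generated algebra is finite-dimensional, the powers of any element $x$ are linearly dependent, so $\mu(x)=0$ for a nonzero polynomial $\mu$, and the spectrum of $x$ lies among the roots of $\mu$. The hypothesis is therefore necessary. It tests one element at a time, and the question is whether such tests suffice. Commuting projections $p_1,\dots,p_k$ give no information, since the $2^k$ products of distinct $p_i$ span. For two projections the model is a sequence of pairs in $M_2(\mathbb C)$: let $p_n$ and $q_n$ project onto the lines through $(1,0)$ and $(\cos\theta_n,\sin\theta_n)$. Then $p_n+q_n$ has trace $2$ and determinant $\sin^2\theta_n$, hence eigenvalues $1\pm\cos\theta_n$, and finiteness of the spectrum of $(p_n+q_n)_n$ in the product leaves only finitely many values of $\cos\theta_n$. This persists in general. Recall that an algebra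 \emph{satisfies a polynomial identity} if some nonzero noncommutative polynomial vanishes under all substitutions of elements of the algebra.

\begin{theorem}\label{thm:positive}
\begin{enumerate}
\item[(a)] If $p,q$ are projections in a $C^*$-algebra and $p+q$ has finite spectrum, then $p,q$ generate a finite-dimensional algebra.
\item[(b)] Let $p_1,\dots,p_k$ be projections in a $C^*$-algebra all of whose polynomials have finite spectrum. Then for each $d$ there is $N(d)$ such that every polynomial of degree at most $d$ in the $p_i$ is annihilated by a nonzero one-variable polynomial of degree at most $N(d)$. The generated algebra is finite-dimensional if and only if it satisfies a polynomial identity.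
\end{enumerate}
\end{theorem}

An algebra is \emph{algebraic} if each element is annihilated by a nonzero one-variable polynomial. By part (b), the hypothesis of the question says exactly that the generated algebra is algebraic, so the question is an instance of the Kurosh problem, which asks whether a finitely generated algebraic algebra is finite-dimensional. The $C^*$-structure removes the cheapest way of being algebraic, namely being nilpotent: if $x$ lies in an ideal of nilpotent elements of a $*$-subalgebra of a $C^*$-algebra, then $x^*x$ is self-adjoint and nilpotent, so $\|x\|^2=\|x^*x\|=0$. Part (b) also excludes products of matrix algebras of bounded size, which satisfy a polynomial identity (Section~\ref{sec:prelim}). A counterexample in a product of matrix algebras must consist of matrices of unbounded size such that, for each polynomial, the eigenvalues of all components stay in one finite set. Such matrices exist.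

For finite-dimensional Hilbert spaces $H_0,H_1,\dots$, let $\prod_nB(H_n)$ be the $C^*$-algebra of bounded sequences of operators and $\bigoplus_nB(H_n)$ the ideal of sequences tending to $0$ in norm.

\begin{theorem}\label{thm:algebra}
There are finite-dimensional Hilbert spaces $H_0,H_1,\dots$ and elements $b_1,\dots,b_8$ of $\mathfrak A=\prod_nB(H_n)$ such that the unital $*$-algebra $\mathcal B$ generated by $b_1,\dots,b_8$ has the following properties.
\begin{enumerate}
\item[(a)] For every $r\ge1$, every element of $M_r(\mathcal B)\subset M_r(\mathfrak A)$ has finite spectrum.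
\item[(b)] $\mathcal B$ is infinite-dimensional. Moreover, the image $C_\infty$ of $\overline{\mathcal B}$ in $\mathfrak A/\bigoplus_nB(H_n)$ has no unital $*$-representation on a nonzero finite-dimensional Hilbert space.
\end{enumerate}
\end{theorem}

\begin{theorem}\label{thm:three}
With $\mathfrak A$ and $\mathcal B$ as in Theorem~\ref{thm:algebra}, there are projections $p_1,p_2,p_3\in M_{32}(\mathfrak A)$ such that every polynomial in them has finite spectrum and the algebra they generate is $M_{32}(\mathcal B)$, which is infinite-dimensional.
\end{theorem}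

\begin{theorem}\label{thm:simple}
There is a simple infinite-dimensional unital $C^*$-algebra generated by three projections in which every polynomial in these projections has finite spectrum.
\end{theorem}

One projection spans the algebra it generates, so by Theorem~\ref{thm:positive}(a) three is the smallest number of projections for which a counterexample exists; repeating $p_3$ gives counterexamples for every number $\ge3$.

Section~\ref{sec:prelim} proves Theorem~\ref{thm:positive}, and Section~\ref{sec:gram} shows the main device in its smallest case. Sections~\ref{sec:pencil}--\ref{sec:count} prove Theorem~\ref{thm:algebra}(a), Section~\ref{sec:reps} proves Theorem~\ref{thm:algebra}(b), and Section~\ref{sec:proj} passes to projections. The only result used beyond the textbook facts listed below is a theorem of Kaplansky \cite{Kaplansky}, and it enters only in the last assertion of Theorem~\ref{thm:positive}(b).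

\section{Standard facts and the positive results}\label{sec:prelim}

We write $\sigma(a)$ for the spectrum and use the following facts.
\begin{enumerate}
\item[(F1)] If $A_0\subset A$ is a $C^*$-subalgebra containing the unit of $A$, an element of $A_0$ has the same spectrum in $A_0$ as in $A$; in particular positivity means the same in both. If $\pi$ is a unital homomorphism, then $\sigma(\pi(a))\subset\sigma(a)$.
\item[(F2)] If $a=a^*$ has finite spectrum, then by the continuous functional calculus $q(a)$ depends only on the values of the polynomial $q$ on $\sigma(a)$, and by interpolation every function of $a$ is a polynomial in $a$. In particular $\prod_{\lambda\in\sigma(a)}(a-\lambda)=0$.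
\item[(F3)] An element $(a_n)_n$ of $\prod_nB(H_n)$ is invertible if and only if every $a_n$ is invertible and $\sup_n\|a_n^{-1}\|<\infty$. Also $M_r(\prod_nB(H_n))=\prod_nB(\mathbb C^r\otimes H_n)$.
\item[(F4)] A $*$-homomorphism of $C^*$-algebras has closed range and preserves positivity. A nonzero finite-dimensional $C^*$-algebra has a unital $*$-representation on a nonzero finite-dimensional Hilbert space. A nonzero unital $C^*$-algebra has a maximal proper closed two-sided ideal, and the quotient by it is simple. If $S$ is simple, so is $M_r(S)$.
\item[(F5)] (Schur complement.) For a block matrix over a field with square diagonal blocks,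
\[
\det\begin{pmatrix}\alpha&\beta\\ \gamma&\delta\end{pmatrix}=\det\alpha\cdot\det(\delta-\gamma\alpha^{-1}\beta),\qquad
\det\begin{pmatrix}\alpha&\beta\\ \gamma&\delta\end{pmatrix}=\det\delta\cdot\det(\alpha-\beta\delta^{-1}\gamma),
\]
when $\alpha$, respectively $\delta$, is invertible.
\end{enumerate}

\begin{proof}[Proof of Theorem~\ref{thm:positive}(a)]
The point is to find a central element over which the algebra is a finite module; in the $2\times2$ model it is $\cos^2\theta_n$. Work in the unitization and put
\[
c=(p+q-1)^2=1-p-q+pq+qp .
\]
Then $pc=p-p-pq+pq+pqp=pqp$ and $cp=p-p-qp+pqp+qp=pqp$. Since $c$ is symmetric in $p$ and $q$, also $qc=qpq=cq$. So $c$ commutes with $p$ and $q$. The element $p+q-1$ is self-adjoint with finite spectrum, hence so is $c$, and (F2) gives a nonzero polynomial $\mu$ with $\mu(c)=0$. Let $W$ be the span of the elements $c^j,\ c^jp,\ c^jq,\ c^jpq$ with $j\ge0$; then $\dim W\le4\deg\mu$. Left multiplication by $p$ sends $1,p,q,pq$ to $p,p,pq,pq$, and left multiplication by $q$ sends them to $q$, $qp=c-1+p+q-pq$, $q$, $qpq=cq$. As $c$ commutes with $p$ and $q$, the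 space $W$ is invariant under left multiplication by both, and it contains $1$. Hence it contains every word in $p$ and $q$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:positive}(b)]
Fact (F2) makes only self-adjoint elements algebraic, and with no control of the degree. The Baire category theorem supplies the control, and a polynomial argument passes to general elements.

Let $B$ be the unital algebra generated by the $p_i$, and let $V_d\subset B$ be the span of the words of length at most $d$, where $d\ge1$. The adjoint of a word is the reversed word, so $V_d^*=V_d$ and $V_d=V+iV$, where $V$ is the finite-dimensional real space of self-adjoint elements of $V_d$. For $N\ge1$ consider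
\[
\omega_N\colon V_d\to\Lambda^{N+1}(V_{dN}),\qquad \omega_N(x)=1\wedge x\wedge\dots\wedge x^N .
\]
This is a polynomial map between finite-dimensional spaces, and $\omega_N(x)=0$ if and only if $1,x,\dots,x^N$ are linearly dependent. By the hypothesis and (F2), $V$ is the union of the closed sets $\{x\in V:\omega_N(x)=0\}$. By Baire's theorem one of them has nonempty interior in $V$, and a polynomial map on a real vector space that vanishes on a nonempty open set vanishes identically. Fix such an $N$. For $x,y\in V$ the map $t\mapsto\omega_N(x+ty)$ is polynomial in $t\in\mathbb C$ and vanishes for real $t$, so it vanishes at $t=i$. Thus $\omega_N=0$ on $V_d$, and $N(d)=N$ works.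

Hence $B$ is finitely generated and algebraic. Kaplansky's theorem \cite{Kaplansky} states that a finitely generated algebraic algebra over a field that satisfies a polynomial identity is finite-dimensional. So $B$ is finite-dimensional if it satisfies an identity. If only the algebra $B_0$ generated without unit is assumed to satisfy an identity $\phi(\xi_1,\dots,\xi_j)=0$, then $B=B_0+\mathbb C1$ satisfies $\phi([\eta_1,\zeta_1],\dots,[\eta_j,\zeta_j])=0$, since commutators of elements of $B$ lie in $B_0$. This polynomial is nonzero: the word obtained from a word $w$ in the $\xi_i$ by replacing each $\xi_i$ with $\eta_i\zeta_i$ arises only from the expansion of $w$, so it keeps the coefficient of $w$.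

Conversely, an algebra of dimension $D<\infty$ satisfies the standard identity $\sum_{\tau\in S_{D+1}}\operatorname{sgn}(\tau)\,\xi_{\tau(1)}\cdots\xi_{\tau(D+1)}=0$, because the left side is multilinear and alternating in $D+1$ arguments.
\end{proof}

The last sentence, applied in each component, gives the identity for products of matrix algebras of bounded size that was mentioned in the introduction.

\section{Hiding an operator in a Gram matrix}\label{sec:gram}

We need generators from which more and more operators can be recovered algebraically, while any single polynomial notices only a few of them. The device is to store operators in the products $b_ib_j^*$. Let $K$ be a finite-dimensional Hilbert space, let $\varepsilon_1,\dots,\varepsilon_m$ be the standard basis of $\mathbb C^m$ and $E_{ij}$ the matrix units, and put $L=K\otimes\mathbb C^m$. Every operator on $L$ is uniquely of the form $G=\sum_{i,j}g_{ij}\otimes E_{ij}$ with $g_{ij}\in B(K)$.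

\begin{lemma}\label{lem:gram}
Let $G=\sum_{i,j}g_{ij}\otimes E_{ij}$ be a positive operator on $L$, let $J_i\colon K\to L$ be the isometry $\xi\mapsto\xi\otimes\varepsilon_i$, and put $b_i=J_i^*G^{1/2}\colon L\to K$. Then
\[
b_ib_j^*=g_{ij},\qquad \sum_{i}b_i^*b_i=G .
\]
If $\frac12\le G\le\frac32$, then $g_{ii}\ge\frac12$ and $\|b_i\|\le\sqrt2$.
\end{lemma}

\begin{proof}
We have $b_ib_j^*=J_i^*GJ_j=g_{ij}$, and $\sum_iJ_iJ_i^*=1_L$ gives the second formula. Since $J_i^*J_i=1_K$, the bounds on $G$ pass to $g_{ii}$, and $\|b_i\|^2=\|g_{ii}\|\le\frac32$.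
\end{proof}

We always regard $b_i$ as an operator on $L\oplus K$ that vanishes on $K$; then $b_ib_j=0$.

\begin{example}\label{ex:hide}
Let $b$ be any operator on $K$ with $\|b\|\le1$. Take $m=2$ and
\[
d=\frac18\begin{pmatrix}1&-1\\1&-1\end{pmatrix},\qquad G=1+b\otimes d+b^*\otimes d^* .
\]
The rank-one matrix $d$ has norm $\frac14$, so $\|G-1\|\le\frac12$ and Lemma~\ref{lem:gram} applies, with
\[
g_{11}=1+\tfrac18(b+b^*),\quad g_{12}=\tfrac18(b^*-b),\quad g_{21}=\tfrac18(b-b^*),\quad g_{22}=1-\tfrac18(b+b^*).
\]
Put $a=b_1+b_2$ and $h=a+a^*$. Then $aa^*=\sum_{i,j}g_{ij}=2\cdot1_K$ and $a^2=0$, so $h^3=aa^*a+a^*aa^*=2h$, and $\sigma(h)\subset\{0,\pm\sqrt2\}$ whatever $b$ is. On the other hand $g_{11}-1-g_{12}=\frac14b$, so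
\[
0_L\oplus b=4\bigl(b_1b_1^*-b_1b_2^*-\tfrac12aa^*\bigr).
\]
Thus $b$ is invisible to $h$, because the entries of $d$ and of $d^*$ sum to zero, and $b$ is recovered from $b_1,b_2$, because $d$ and $d^*$ are linearly independent.
\end{example}

The example hides $b$ from one linear form only. The square of $\sum_ix_ib_i+\sum_jy_jb_j^*$, restricted to $K$, is $\sum_{i,j}x_iy_jg_{ij}$, in which $b$ has the coefficient $\sum_{i,j}d_{ij}x_iy_j$. The monomials $x_iy_j$ are linearly independent, so no nonzero $d$ hides $b$ from all linear forms at once. The remedy has three parts. First, spectra of arbitrary polynomials are read off from linear forms with matrix coefficients, and all forms with $s\times s$ coefficients are treated as one generic object; this leaves countably many tasks, one for each $s$. Second, we iterate: the hidden operators are themselves produced by Lemma~\ref{lem:gram} from a further Gram matrix, and so on. A linear form at one level then produces a linear form at the next, whose coefficients are rational functions of the original ones. Third, an $m\times m$ Gram matrix can store on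 the order of $m^2$ operators, so the number of operators is roughly squared at each level, while the degrees of the coefficients grow only geometrically. At some level linear relations among the coefficients are forced, and everything below that level can be hidden from all forms of size $s$.

\section{From polynomials to determinants of pencils}\label{sec:pencil}

In this section $H_0,H_1,\dots$ are nonzero finite-dimensional Hilbert spaces, $b_1,\dots,b_8\in\mathfrak A=\prod_nB(H_n)$ are arbitrary, $b_i=(b_i^n)_n$, and $\mathcal B$ is the unital $*$-algebra they generate. Let $\mathcal F$ be the free unital algebra on $\xi_1,\dots,\xi_{16}$ with the involution that exchanges $\xi_i$ and $\xi_{8+i}$ for $i\le8$. For $f\in M_r(\mathcal F)$, let $f(b)\in M_r(\mathfrak A)$ and $f(b^n)\in B(\mathbb C^r\otimes H_n)$ be obtained by substituting $b_i$ for $\xi_i$ and $b_i^*$ for $\xi_{8+i}$. The elements of $M_r(\mathcal B)$ are the $f(b)$. The degree of $f$ is the largest degree of an entry.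

For a tuple $\mathbf T=(Z,X_1,\dots,X_8,Y_1,\dots,Y_8)$ of $s\times s$ matrices over a field containing $\mathbb C$, the \emph{pencil} with coefficients $\mathbf T$ is
\[
\Lambda_{\mathbf T}(b^n)=Z\otimes1+\sum_{i=1}^8X_i\otimes b^n_i+\sum_{i=1}^8Y_i\otimes(b_i^n)^*,
\]
a square matrix of size $s\dim H_n$ once a basis of $H_n$ is fixed. Let $\mathcal P_s$ be the polynomial ring over $\mathbb C$ in $17s^2$ commuting variables, the entries of a \emph{generic} tuple $\mathbf T$, let $\mathcal Q_s$ be its field of fractions, and let
\[
\Delta_{s,n}=\det\Lambda_{\mathbf T}(b^n)\in\mathcal P_s .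
\]
The determinant of a pencil with complex coefficients is the value of $\Delta_{s,n}$ at these coefficients.

Products can be traded for matrix size: by (F5), $\det\begin{pmatrix}-\lambda&x\\-y&1\end{pmatrix}=\det(xy-\lambda)$ for square matrices $x,y$ of the same size, and the left side is linear in $x,y$. Iterating this gives the following.

\begin{lemma}[Linearization]\label{lem:lin}
For every $f\in M_r(\mathcal F)$ there are $s\ge1$ and a tuple $\mathbf T(\lambda)$ of complex $s\times s$ matrices, affine in $\lambda\in\mathbb C$, such that $\det(f(b^n)-\lambda)=\Delta_{s,n}(\mathbf T(\lambda))$ for all $n$ and $\lambda$.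
\end{lemma}

\begin{proof}
Let $\Phi\in M_s(\mathcal F)$ have degree at least $2$ and let $P\in M_s(\mathbb C)$. Sorting the words in each entry by their first letter, write $\Phi=\Phi_0+\sum_{i=1}^{16}\xi_i\Phi_i$ with $\Phi_0\in M_s(\mathbb C)$ and $\deg\Phi_i<\deg\Phi$. Let $\Xi$ be the block row $(\xi_11_s,\dots,\xi_{16}1_s)$ and $\Psi$ the block column with entries $\Phi_1,\dots,\Phi_{16}$, so that $\Phi=\Phi_0+\Xi\Psi$, and put
\[
\hat\Phi=\begin{pmatrix}\Phi_0&\Xi\\-\Psi&1\end{pmatrix}\in M_{17s}(\mathcal F),\qquad \hat P=\begin{pmatrix}P&0\\0&0\end{pmatrix}.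
\]
Then $\deg\hat\Phi\le\max(1,\deg\Phi-1)<\deg\Phi$, and the second formula in (F5) gives $\det(\hat\Phi(b^n)-\lambda\hat P\otimes1)=\det(\Phi(b^n)-\lambda P\otimes1)$. Start from $\Phi=f$, $P=1_r$ and repeat until the degree is at most $1$. The final matrix is $\Phi_0+\sum_i\xi_i\Phi_i$ with complex matrices $\Phi_i$; take $Z=\Phi_0-\lambda P$, $X_i=\Phi_i$, $Y_i=\Phi_{8+i}$. Nothing in the construction depends on $n$.
\end{proof}

\begin{proposition}\label{prop:criterion}
Suppose that for every $s\ge1$ there are $Q_1,\dots,Q_t\in\mathcal P_s$ such that for every $n$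
\begin{equation}\label{eq:factor}
\Delta_{s,n}=c_n\prod_{j=1}^tQ_j^{\nu_{n,j}}\qquad\text{with }c_n\in\mathbb C\setminus\{0\},\ \nu_{n,j}\in\mathbb Z_{\ge0}.
\end{equation}
Then every element of $M_r(\mathcal B)$ has finite spectrum in $M_r(\mathfrak A)$, for every $r\ge1$.
\end{proposition}

\begin{proof}
Let $f\in M_r(\mathcal F)$, take $s$ and $\mathbf T(\lambda)$ from Lemma~\ref{lem:lin}, and put $q_j(\lambda)=Q_j(\mathbf T(\lambda))$, a polynomial in $\lambda$. Let $S_f$ be the set of all roots of those $q_j$ that are not identically zero. It is finite and independent of $n$. We have $\det(f(b^n)-\lambda)=c_n\prod_jq_j(\lambda)^{\nu_{n,j}}$. The left side is a characteristic polynomial, hence not identically zero, so $q_j\not\equiv0$ whenever $\nu_{n,j}\ge1$. An eigenvalue of $f(b^n)$ is a root of such a $q_j$. Thus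
\begin{equation}\label{eq:Sf}
\sigma(f(b^n))\subset S_f\qquad\text{for all }n.
\end{equation}

By (F3) we also need uniform bounds on resolvents. Let $\lambda\notin S_f$ and $g=(f-\lambda)^*(f-\lambda)\in M_r(\mathcal F)$. For each $n$ the operator $f(b^n)-\lambda$ is invertible, so $g(b^n)$ is positive and invertible, and \eqref{eq:Sf} for $g$ gives $\sigma(g(b^n))\subset S_g\cap(0,\infty)$. This set is finite and nonempty; let $\delta>0$ be its minimum. Then $g(b^n)\ge\delta$, that is $\|(f(b^n)-\lambda)\xi\|^2\ge\delta\|\xi\|^2$, so $\|(f(b^n)-\lambda)^{-1}\|\le\delta^{-1/2}$ for all $n$. By (F3), $f(b)-\lambda$ is invertible. Hence $\sigma(f(b))\subset S_f$.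
\end{proof}

\begin{remark}
The second step uses that adjoints are among the generators, and \eqref{eq:Sf} for $f$ alone would not suffice. The nilpotent Jordan block $J$ of size $n$ has spectrum $\{0\}$, but $(J-\lambda)^{-1}=-\sum_{j<n}\lambda^{-j-1}J^j$ has the corner entry $-\lambda^{-n}$, so the sequence of all Jordan blocks has every $\lambda$ with $|\lambda|<1$ in its spectrum in the product.
\end{remark}

\section{The tower and its determinants}\label{sec:tower}

Put $m_k=4\cdot2^{2^k}$ for $k\ge0$, so that $m_0=8$ and $m_{k+1}=m_k^2/4$; this is the number of operators at level $k$. The construction depends on matrices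
\[
d^{(k)}_1,\dots,d^{(k)}_{m_{k+1}}\in M_{m_k}(\mathbb C)\qquad(k\ge0),
\]
which say how the operators of level $k+1$ are stored in the Gram matrix of level $k$. They are chosen in Section~\ref{sec:count}. Two of the three requirements can be stated now.
\begin{enumerate}
\item[(D1)] $\sum_l\|d^{(k)}_l\|\le\frac18$ for every $k$.
\item[(D2)] For every $k$, the $2m_{k+1}$ matrices $d^{(k)}_l,\ d^{(k)*}_l$ are linearly independent.
\end{enumerate}
Condition (D2) forces $2m_{k+1}\le m_k^2$. Our $m_k$ use half of this room, $2m_{k+1}=\frac12m_k^2$, and the other half will absorb the hiding conditions. In this section only (D1) is assumed, and only to define the operators.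

\subsection*{The operators}
Level $k$ is built from level $k+1$, so an infinite tower has no starting point. We cut it at depth $n$ and take the product over all $n$. Fix $n\ge0$. For $k=n,n-1,\dots,0$ we define a space $K_k$, the space $L_k=K_k\otimes\mathbb C^{m_k}$ and an operator $G_k$ on $L_k$ with $\frac12\le G_k\le\frac32$, and we let $b^{(k)}_1,\dots,b^{(k)}_{m_k}\colon L_k\to K_k$ be the operators given by Lemma~\ref{lem:gram}, viewed on $L_k\oplus K_k$. For $k=n$ let $K_n=\mathbb C$ and $G_n=1$. For $k<n$ let
\[
K_k=L_{k+1}\oplus K_{k+1},\qquad G_k=1+\sum_{l=1}^{m_{k+1}}\bigl(b^{(k+1)}_l\otimes d^{(k)}_l+b^{(k+1)*}_l\otimes d^{(k)*}_l\bigr).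
\]
The operator $G_k$ is self-adjoint, and since $\|b^{(k+1)}_l\|\le\sqrt2$ by Lemma~\ref{lem:gram}, condition (D1) gives $\|G_k-1\|\le2\sqrt2\cdot\frac18<\frac12$. So the recursion continues, and the entries of $G_k$ are
\begin{equation}\label{eq:g}
b^{(k)}_ib^{(k)*}_j=g^{(k)}_{ij}=\delta_{ij}1_{K_k}+\sum_{l}\Bigl((d^{(k)}_l)_{ij}\,b^{(k+1)}_l+(d^{(k)*}_l)_{ij}\,b^{(k+1)*}_l\Bigr)\qquad(k<n),
\end{equation}
while $g^{(n)}_{ij}=\delta_{ij}$. When the depth matters we write $K^n_k$, $L^n_k$, $b^{n,(k)}_i$. Put $H_n=L^n_0\oplus K^n_0$. Unwinding the recursion,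
\[
H_n=L^n_0\oplus L^n_1\oplus\dots\oplus L^n_n\oplus K^n_n,\qquad K^n_k=L^n_{k+1}\oplus\dots\oplus L^n_n\oplus K^n_n ,
\]
so $b^{n,(k)}_i$ maps the summand $L_k^n$ into the sum of all later summands. Finally let $b^n_i=b^{n,(0)}_i$ and $b_i=(b^n_i)_n$ for $1\le i\le8$. These sequences are bounded by $\sqrt2$, so $b_i\in\mathfrak A=\prod_nB(H_n)$.

\subsection*{Eliminating one level}
A pencil in the $b^{(k)}_i$ is a $2\times2$ block matrix with respect to $L_k\oplus K_k$ whose diagonal blocks involve only $Z$. Its Schur complement involves only the products $b_i^{(k)}b_j^{(k)*}$, and by \eqref{eq:g} it is a pencil in the $b^{(k+1)}_l$. The following recursion records the new coefficients. Fix $s\ge1$, let $Z^{(0)}=Z$, $X^{(0)}_i=X_i$, $Y^{(0)}_i=Y_i$ be the generic matrices, and define matrices over $\mathcal Q_s$ by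
\begin{equation}\label{eq:rec}
\begin{gathered}
F^{(k)}_{ij}=X^{(k)}_i\,(Z^{(k)})^{-1}\,Y^{(k)}_j\quad(1\le i,j\le m_k),\qquad Z^{(k+1)}=Z^{(k)}-\sum_iF^{(k)}_{ii},\\
X^{(k+1)}_l=-\sum_{i,j}(d^{(k)}_l)_{ij}F^{(k)}_{ij},\qquad Y^{(k+1)}_l=-\sum_{i,j}(d^{(k)*}_l)_{ij}F^{(k)}_{ij}\quad(1\le l\le m_{k+1}).
\end{gathered}
\end{equation}
The recursion does not involve $n$, and $F^{(k)}_{ij}$ depends only on the $d^{(k')}_l$ with $k'<k$. The next lemma shows that the inverses exist, for any choice of the $d^{(k)}_l$, and bounds the complexity of the $F^{(k)}_{ij}$. Put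
\[
\rho(s,k)=s^2\binom{(s+1)^{k+1}+17s^2}{17s^2}.
\]

\begin{lemma}\label{lem:degree}
For every $k$, the determinant $R_k=\det Z^{(k)}\in\mathcal Q_s$ is nonzero, and the $m_k^2$ matrices $F^{(k)}_{ij}$ lie in a complex subspace of $M_s(\mathcal Q_s)$ of dimension $\rho(s,k)$.
\end{lemma}

\begin{proof}
Let $\mathbf T_*$ be the point $Z=1$, $X_i=Y_i=0$. We prove by induction on $k$ that
\[
Z^{(k)}=U/D,\qquad X^{(k)}_i=V_i/D,\qquad Y^{(k)}_i=W_i/D ,
\]
where $D\in\mathcal P_s$ and the entries of $U,V_i,W_i\in M_s(\mathcal P_s)$ have degree at most $(s+1)^k$, and $D=1$, $U=1$, $V_i=W_i=0$ at $\mathbf T_*$. For $k=0$ take $D=1$. Assume this for $k$. Then $\det U$ has the value $1$ at $\mathbf T_*$, so $R_k=D^{-s}\det U\neq0$ and $(Z^{(k)})^{-1}=D\operatorname{adj}(U)/\det U$, where $\operatorname{adj}$ denotes the adjugate. Hence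
\[
F^{(k)}_{ij}=\frac{V_i\operatorname{adj}(U)W_j}{D\det U},\qquad Z^{(k)}=\frac{U\det U}{D\det U}.
\]
The entries of $\operatorname{adj}(U)$ have degree at most $(s-1)(s+1)^k$ and $\det U$ has degree at most $s(s+1)^k$, so $D\det U$ and the entries of both numerators have degree at most $(s+1)^{k+1}$. At $\mathbf T_*$ the denominator is $1$ and the numerators are $0$ and $1$. By \eqref{eq:rec}, the matrices of level $k+1$ are complex linear combinations of these fractions, with $Z^{(k)}$ occurring only in $Z^{(k+1)}$ and with coefficient $1$. This completes the induction. The polynomials of degree at most $e$ in $v$ variables form a space of dimension $\binom{e+v}{v}$, so the matrices $(D\det U)^{-1}P$, where the entries of $P$ have degree at most $(s+1)^{k+1}$, form a space of dimension $\rho(s,k)$ containing all $F^{(k)}_{ij}$.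
\end{proof}

\begin{lemma}\label{lem:det}
For all $s\ge1$ and $n\ge0$, in $\mathcal Q_s$,
\[
\Delta_{s,n}=R_{n+1}\prod_{k=0}^nR_k^{\dim L^n_k}.
\]
\end{lemma}

\begin{proof}
Fix $n$ and for $0\le k\le n$ let $\Lambda^{(k)}=Z^{(k)}\otimes1+\sum_iX^{(k)}_i\otimes b^{(k)}_i+\sum_jY^{(k)}_j\otimes b^{(k)*}_j$, so that $\det\Lambda^{(0)}=\Delta_{s,n}$. With respect to $L_k\oplus K_k$,
\[
\Lambda^{(k)}=\begin{pmatrix}Z^{(k)}\otimes1_{L_k}&\sum_jY^{(k)}_j\otimes b^{(k)*}_j\\ \sum_iX^{(k)}_i\otimes b^{(k)}_i&Z^{(k)}\otimes1_{K_k}\end{pmatrix}.
\]
The upper left block is invertible by Lemma~\ref{lem:degree} and has determinant $R_k^{\dim L_k}$. The first formula in (F5) gives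
\[
\det\Lambda^{(k)}=R_k^{\dim L_k}\det\Bigl(Z^{(k)}\otimes1_{K_k}-\sum_{i,j}F^{(k)}_{ij}\otimes g^{(k)}_{ij}\Bigr).
\]
For $k<n$ insert \eqref{eq:g}: the coefficients of $1_{K_k}$, $b^{(k+1)}_l$, $b^{(k+1)*}_l$ are $Z^{(k+1)}$, $X^{(k+1)}_l$, $Y^{(k+1)}_l$ by \eqref{eq:rec}, so the operator in the last determinant is $\Lambda^{(k+1)}$, acting over $K_k=L_{k+1}\oplus K_{k+1}$. For $k=n$ we have $K_n=\mathbb C$ and $g^{(n)}_{ij}=\delta_{ij}$, so it is $Z^{(n+1)}$. Multiply these relations.
\end{proof}

For $s=1$ and $n=0$ the lemma reads $\Delta_{1,0}=Z^8\cdot(Z-\sum_iX_iY_i/Z)=Z^7(Z^2-\sum_iX_iY_i)$: the factors $R_k$ have poles, which cancel in the product. This is why the elimination is carried out over $\mathcal Q_s$. At a complex point some $Z^{(k)}$ may be singular or undefined, but the polynomial $\Delta_{s,n}$ can be evaluated anywhere.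

\section{Stopping the recursion by a dimension count}\label{sec:count}

Each level may contribute new irreducible factors to $\Delta_{s,n}$ through $R_k$. To apply Proposition~\ref{prop:criterion} we make the sequence $(R_k)_k$ eventually constant for each $s$. The third requirement is the generic form of the relation $\sum_{i,j}d_{ij}=0$ of Example~\ref{ex:hide}.
\begin{enumerate}
\item[(D3)] For every $s\ge1$ there is $\kappa=\kappa(s)$ such that, in $M_s(\mathcal Q_s)$, $X^{(\kappa+1)}_l=Y^{(\kappa+1)}_l=0$ for all $l$.
\end{enumerate}
By \eqref{eq:rec}, this asks that $d^{(\kappa)}_l$ and $d^{(\kappa)*}_l$ be linear relations among the $F^{(\kappa)}_{ij}$, and (D2) asks for $2m_{\kappa+1}$ independent relations. For $s=1$ and $k=0$ the functions $F^{(0)}_{ij}=X_iY_j/Z$ are linearly independent, and there is no relation at all. At level $k$, however, there are $m_k^2=16\cdot2^{2^{k+1}}$ functions in a space of dimension $\binom{2^{k+1}+17}{17}\le(2^{k+1}+17)^{17}$, and for large $k$ relations abound.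

\begin{proposition}\label{prop:data}
There are matrices $d^{(k)}_l$ satisfying \emph{(D1)}, \emph{(D2)} and \emph{(D3)}.
\end{proposition}

\begin{proof}
For fixed $s$ we have $\rho(s,k)\le s^2\bigl((s+1)^{k+1}+17s^2\bigr)^{17s^2}$, so $\log\rho(s,k)=O(k)$, whereas $\log m_k^2\ge2^{k+1}\log2$. Hence $4\rho(s,k)\le m_k^2$ for all large $k$, and we can fix $\kappa(1)<\kappa(2)<\cdots$ with $4\rho(s,\kappa(s))\le m_{\kappa(s)}^2$. Level $\kappa(s)$ is reserved for size $s$.

We choose the $d^{(k)}_l$ by recursion on $k$. Suppose they are chosen for all levels below $k$; then the $F^{(k)}_{ij}$ are defined for every size. We first define a subspace $N\subset M_{m_k}(\mathbb C)$ with $N^*=N$ and $\dim N\ge2m_{k+1}$. If $k$ is not of the form $\kappa(s)$, let $N=M_{m_k}(\mathbb C)$. If $k=\kappa(s)$, let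
\[
N_0=\Bigl\{c\in M_{m_k}(\mathbb C):\ \sum_{i,j}c_{ij}F^{(k)}_{ij}=0\text{ in }M_s(\mathcal Q_s)\Bigr\},\qquad N=N_0\cap N_0^* ,
\]
where $N_0^*=\{c^*:c\in N_0\}$. By Lemma~\ref{lem:degree}, $N_0$ is the kernel of a linear map into a space of dimension $\rho(s,k)$, so its codimension is at most $\rho(s,k)$. The same holds for $N_0^*$, the image of $N_0$ under a conjugate-linear bijection. Therefore $\dim N\ge m_k^2-2\rho(s,k)\ge\frac12m_k^2=2m_{k+1}$.

Since $N^*=N$, each $c\in N$ is the combination $\frac12(c+c^*)+i\cdot\frac1{2i}(c-c^*)$ of Hermitian elements of $N$, so $N$ has a basis of Hermitian matrices. Take $2m_{k+1}$ of them, $c_1,\dots,c_{2m_{k+1}}$, and put $d^{(k)}_l=\eta(c_{2l-1}+ic_{2l})$ with $\eta>0$ so small that (D1) holds. Then $d^{(k)*}_l=\eta(c_{2l-1}-ic_{2l})$. The span of the $d^{(k)}_l,d^{(k)*}_l$ contains all $c_j$, which gives (D2). If $k=\kappa(s)$, both $d^{(k)}_l$ and $d^{(k)*}_l$ lie in $N_0$, which is (D3) for this $s$.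
\end{proof}

From now on the $d^{(k)}_l$ are as in Proposition~\ref{prop:data}, and $H_n$, $b_1,\dots,b_8$, $\mathcal B$ are the resulting objects.

\begin{proof}[Proof of Theorem~\ref{thm:algebra}(a)]
Fix $s$ and let $\kappa=\kappa(s)$. If $X^{(k)}_i=Y^{(k)}_i=0$ for all $i$, then $F^{(k)}_{ij}=0$, and \eqref{eq:rec} gives $Z^{(k+1)}=Z^{(k)}$ and $X^{(k+1)}_l=Y^{(k+1)}_l=0$, whatever the $d_l^{(k)}$ are. By (D3) and induction, $R_k=R_{\kappa+1}$ for all $k\ge\kappa+1$. So by Lemma~\ref{lem:det}, every $\Delta_{s,n}$ is a product of powers of the nonzero rational functions $R_0,\dots,R_{\kappa+1}$. The ring $\mathcal P_s$ has unique factorization. Let $Q_1,\dots,Q_t$ be pairwise non-associated irreducible polynomials representing all irreducible factors of numerators and denominators of $R_0,\dots,R_{\kappa+1}$; this list does not depend on $n$. Then $\Delta_{s,n}=c_n\prod_jQ_j^{\nu_{n,j}}$ with $c_n\neq0$ and $\nu_{n,j}\in\mathbb Z$. If some $\nu_{n,j_0}$ were negative, the polynomial identity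
\[
\Delta_{s,n}\prod_{\nu_{n,j}<0}Q_j^{-\nu_{n,j}}=c_n\prod_{\nu_{n,j}>0}Q_j^{\nu_{n,j}}
\]
would show that $Q_{j_0}$ divides some $Q_j$ with $j\ne j_0$, or a nonzero constant, which is impossible. So \eqref{eq:factor} holds, and Proposition~\ref{prop:criterion} applies.
\end{proof}

\section{No finite-dimensional representations}\label{sec:reps}

Each polynomial sees finitely many levels; we now show that the algebra $\mathcal B$ sees all of them. To solve \eqref{eq:g} for the operators of the next level we need the projection onto $K_k$ as an element of $\mathcal B$, without closure. Here the finiteness of spectra, just proved, is put to use. We extend $b^{n,(k)}_i$ by zero to $H_n$ and write $1_{K}$ for the projection of $H_n$ onto a summand $K$.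

\begin{lemma}\label{lem:levels}
For every $k\ge0$ there are $\tilde b^{(k)}_1,\dots,\tilde b^{(k)}_{m_k}$ and $e_k$ in $\mathcal B$ whose $n$-th components, for all $n\ge k$, are $b^{n,(k)}_1,\dots,b^{n,(k)}_{m_k}$ and $1_{K^n_k}$.
\end{lemma}

\begin{proof}
Let $\tilde b^{(0)}_i=b_i$, and suppose the $\tilde b^{(k)}_i$ are found. The positive element $a=\tilde b^{(k)}_1\tilde b^{(k)*}_1\in\mathcal B$ has finite spectrum by Theorem~\ref{thm:algebra}(a). Choose a polynomial $q$ with $q(0)=0$ and $q=1$ on $\sigma(a)\setminus\{0\}$, and put $e_k=q(a)\in\mathcal B$. For $n\ge k$, the component $a_n$ is $g^{(k)}_{11}\ge\frac12$ on $K^n_k$ and $0$ on the orthogonal complement, and $\sigma(a_n)\subset\sigma(a)$ by (F1). So $q(a_n)=1_{K^n_k}$.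

By (D2), for each $l$ there is a linear functional on $M_{m_k}(\mathbb C)$, say $c\mapsto\sum_{i,j}\gamma^{l}_{ij}c_{ij}$, equal to $1$ on $d^{(k)}_l$ and to $0$ on all $d^{(k)}_{l'}$ with $l'\ne l$ and on all $d^{(k)*}_{l'}$. Put
\[
\tilde b^{(k+1)}_l=\sum_{i,j}\gamma^{l}_{ij}\bigl(\tilde b^{(k)}_i\tilde b^{(k)*}_j-\delta_{ij}e_k\bigr)\in\mathcal B .
\]
The coefficients do not depend on $n$, and for $n\ge k+1$ formula \eqref{eq:g} shows that the $n$-th component is $b^{n,(k+1)}_l$.
\end{proof}

The algebra $\mathcal B$ does have finite-dimensional representations, namely the coordinate maps to $B(H_n)$; in the $n$-th one the tower ends at level $n$. In the quotient by $\bigoplus_nB(H_n)$ the relations of all levels hold together, and they force the dimension to double at each level.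

\begin{proof}[Proof of Theorem~\ref{thm:algebra}(b)]
Put $e_{-1}=1$ and $\ell_k=e_{k-1}-e_k$ for $k\ge0$. For $n\ge k$ the component of $\ell_k$ is $1_{L^n_k}$, because $H_n=L_0^n\oplus K_0^n$ and $K^n_{k-1}=L^n_k\oplus K^n_k$. By Lemma~\ref{lem:gram} and $G_k\ge\frac12$, in each component with $n\ge k$ the elements $e_{k-1},e_k,\ell_k$ are projections and
\begin{equation}\label{eq:rel}
\tilde b^{(k)}_i=e_k\tilde b^{(k)}_i\ell_k,\qquad \tilde b^{(k)}_1\tilde b^{(k)*}_1\ge\tfrac12e_k,\qquad \sum_i\tilde b^{(k)*}_i\tilde b^{(k)}_i\ge\tfrac12\ell_k .
\end{equation}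
Changing finitely many components does not change the class modulo $\bigoplus_nB(H_n)$, so the same statements hold for the images in the quotient, for all $k$ at once. By (F4), $C_\infty$ is a unital $C^*$-subalgebra of the quotient, and by (F1) the inequalities hold in $C_\infty$. We keep the notation for the images.

Let $\pi\colon C_\infty\to B(W)$ be a unital $*$-representation with $\dim W<\infty$. Put $w_k=\operatorname{rank}\pi(e_k)$ for $k\ge-1$ and $u_k=\operatorname{rank}\pi(\ell_k)$ for $k\ge0$. The rank of a projection is its trace, so $w_{k-1}=w_k+u_k$, and $w_{-1}=\dim W$.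

First, $u_k\ge w_k$. Let $T=\pi(\tilde b^{(k)}_1)$. By the first relation in \eqref{eq:rel}, $TT^*$ maps $\pi(e_k)W$ into itself, and by the second it is invertible there; so $\operatorname{rank}T\ge w_k$. Since $T=T\pi(\ell_k)$, also $\operatorname{rank}T\le u_k$. Hence $w_{k-1}\ge2w_k$.

Second, $w_k=0$ implies $w_{k-1}=0$. Indeed, the first relation then gives $\pi(\tilde b^{(k)}_i)=0$ for all $i$, the third gives $\pi(\ell_k)=0$, and so $w_{k-1}=w_k+u_k=0$.

If $W\neq0$, the second observation gives $w_k\ge1$ for all $k$, and the first gives $\dim W\ge2^{k+1}w_k\ge2^{k+1}$ for all $k$, which is absurd. So $W=0$.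

If $\mathcal B$ were finite-dimensional, it would be closed, and $C_\infty$ would be a finite-dimensional $C^*$-algebra, nonzero because $1\notin\bigoplus_nB(H_n)$. By (F4) it would have a unital $*$-representation on a nonzero finite-dimensional space, which we have just excluded.
\end{proof}

\section{Three projections}\label{sec:proj}

It remains to generate a matrix algebra over $\mathcal B$ by three projections; this is why Theorem~\ref{thm:algebra}(a) is stated for matrices. We pack the generators into one element $x$ and take the projection onto the graph of $x$. Two scalar projections supply the $2\times2$ matrix units with which $x$ is extracted again. The graph projection involves $(1+x^*x)^{-1}$, and finiteness of spectra keeps this inverse inside the algebra without closure.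

\begin{lemma}\label{lem:x}
There is $x\in M_{16}(\mathcal B)$ such that $x$ and $x^*$ generate $M_{16}(\mathcal B)$ as a unital algebra.
\end{lemma}

\begin{proof}
Let $y_1,\dots,y_{16}$ be the self-adjoint elements $\frac12(b_j+b_j^*)$ and $\frac1{2i}(b_j-b_j^*)$, $1\le j\le8$; they generate $\mathcal B$ as a unital algebra. With matrix units $E_{ij}$ of $M_{16}(\mathbb C)\subset M_{16}(\mathcal B)$ put
\[
u=\sum_{j=1}^{16}jE_{jj},\qquad v=\sum_{j=1}^{15}(E_{j,j+1}+E_{j+1,j})+\sum_{j=1}^{16}y_jE_{jj},\qquad x=u+iv .
\]
Both $u$ and $v$ are self-adjoint, so the unital algebra $\mathcal D$ generated by $x,x^*$ contains $u=\frac12(x+x^*)$ and $v=\frac1{2i}(x-x^*)$. The diagonal entries of $u$ are distinct, so each $E_{jj}$ is a polynomial in $u$. Then $\mathcal D$ contains $E_{jj}vE_{j\pm1,j\pm1}=E_{j,j\pm1}$, hence, as products, all $E_{jk}$. It contains $E_{jj}vE_{jj}=y_jE_{jj}$, hence $y_jE_{11}=E_{1j}(y_jE_{jj})E_{j1}$, hence $yE_{11}$ for every $y\in\mathcal B$, hence $yE_{jk}=E_{j1}(yE_{11})E_{1k}$. So $\mathcal D=M_{16}(\mathcal B)$.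
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:three}]
Let $x$ be as in Lemma~\ref{lem:x}. By Theorem~\ref{thm:algebra}(a) the positive element $x^*x$ has finite spectrum, so by (F2) the element $r=(1+x^*x)^{-1}$ is a polynomial in $x^*x$, and $r=r^*\in M_{16}(\mathcal B)$. In $M_2(M_{16}(\mathcal B))=M_{32}(\mathcal B)$ let
\[
p_1=\begin{pmatrix}1&0\\0&0\end{pmatrix},\qquad p_2=\frac12\begin{pmatrix}1&1\\1&1\end{pmatrix},\qquad p_3=\begin{pmatrix}r&rx^*\\xr&xrx^*\end{pmatrix}=wrw^*,\qquad w=\begin{pmatrix}1\\x\end{pmatrix}.
\]
The scalar matrices $p_1,p_2$ are projections. Also $p_3^*=p_3$, and $w^*w=1+x^*x=r^{-1}$ gives $p_3^2=wr(w^*w)rw^*=p_3$. Every polynomial in $p_1,p_2,p_3$ lies in $M_{32}(\mathcal B)$ and has finite spectrum by Theorem~\ref{thm:algebra}(a).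

Let $\mathcal D\subset M_{32}(\mathcal B)$ be the algebra generated by $p_1,p_2,p_3$, with no unit adjoined. Write $E_{ij}\otimes a$ for the $2\times2$ block matrix with $a\in M_{16}(\mathcal B)$ in position $(i,j)$ and zeros elsewhere, and $\epsilon_{ij}=E_{ij}\otimes1$. Then $\epsilon_{11}=p_1$,
\[
\epsilon_{22}=2(1-p_1)p_2(1-p_1)=2(p_2-p_1p_2-p_2p_1+p_1p_2p_1),
\]
and $\epsilon_{12}=2\epsilon_{11}p_2\epsilon_{22}$, $\epsilon_{21}=2\epsilon_{22}p_2\epsilon_{11}$ all lie in $\mathcal D$. The set $\mathcal D_0=\{a\in M_{16}(\mathcal B):E_{11}\otimes a\in\mathcal D\}$ is a unital subalgebra of $M_{16}(\mathcal B)$. From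
\[
\epsilon_{11}p_3\epsilon_{11}=E_{11}\otimes r,\qquad \epsilon_{12}p_3\epsilon_{11}=E_{11}\otimes xr,\qquad \epsilon_{11}p_3\epsilon_{21}=E_{11}\otimes rx^*
\]
we get $r,xr,rx^*\in\mathcal D_0$. Since $r$ is self-adjoint and invertible with finite spectrum, $r^{-1}$ is a polynomial in $r$ by (F2). So $r^{-1}\in\mathcal D_0$, hence $x,x^*\in\mathcal D_0$, and $\mathcal D_0=M_{16}(\mathcal B)$ by Lemma~\ref{lem:x}. Finally $E_{ij}\otimes a=\epsilon_{i1}(E_{11}\otimes a)\epsilon_{1j}$, so $\mathcal D=M_{32}(\mathcal B)$, which is infinite-dimensional by Theorem~\ref{thm:algebra}(b).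
\end{proof}

Passing to a simple quotient preserves finiteness of spectra; the danger is that the quotient collapses to a matrix algebra. The second assertion of Theorem~\ref{thm:algebra}(b) rules this out.

\begin{proof}[Proof of Theorem~\ref{thm:simple}]
Let $M$ be a maximal proper closed two-sided ideal of $C_\infty$ and $S=C_\infty/M$, a simple unital $C^*$-algebra by (F4). If $S$ were finite-dimensional, composing the quotient map with a representation as in (F4) would give a unital $*$-representation of $C_\infty$ on a nonzero finite-dimensional space, contrary to Theorem~\ref{thm:algebra}(b). So $M_{32}(S)$ is simple and infinite-dimensional. The surjections $\overline{\mathcal B}\to C_\infty\to S$ induce a surjective unital $*$-homomorphism $\pi\colon M_{32}(\overline{\mathcal B})\to M_{32}(S)$. By Theorem~\ref{thm:three} the projections $\pi(p_1),\pi(p_2),\pi(p_3)$ generate the algebra $\pi(M_{32}(\mathcal B))$, which is dense, so they generate $M_{32}(S)$ as a $C^*$-algebra. A polynomial in them has the form $\pi(a)$ with $a\in M_{32}(\mathcal B)$. By (F1), $a$ has the same finite spectrum in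 $M_{32}(\overline{\mathcal B})$ as in $M_{32}(\mathfrak A)$, and $\sigma(\pi(a))\subset\sigma(a)$.
\end{proof}

\begin{thebibliography}{9}

\bibitem{Question}
\emph{Expansion - Is Dark Energy Evenly Spaced Throughout Universe?}, \texttt{https://overstak.blogspot.com/2012/07/}.

\bibitem{Kaplansky}
I.~Kaplansky, \emph{Topological representation of algebras II}, Trans. AMS \textbf{68} (1950).

\end{thebibliography}
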